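\title{Fields that are not sums of finitely many proper subfields}

\begin{abstract}
For every $n\ge 1$ we exhibit a finitely generated field of transcendence degree $n$ over $\mathbb Q$ that is not the sum, as an additive group, of finitely many proper subfields. In particular, a field of transcendence degree $n\ge 2$ over its prime field need not be an unshortenable sum of $n+1$ subfields. The examples are function fields of products of curves $y^p=x(1-x)^2$ for distinct primes $p\ge 17$. The proof has two parts. Iterated residues give a nonzero $\mathbb Q$-linear functional on differential forms of top degree that is compatible with traces of bounded degree; it follows that the geometric genus of a sum of subfields of finite index is at most the sum of their geometric genera. A Hodge-theoretic argument then shows that in our examples every proper subfield of finite index has geometric genus zero.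
\end{abstract}

\section{Sums of subfields}\label{sec:intro}

Let $F$ be a field. For subfields $F_1,\dots,F_m$ we write $F_1+\dots+F_m$ for the set of all sums $f_1+\dots+f_m$ with $f_i\in F_i$. This is an additive subgroup of $F$, in general much smaller than the compositum. A representation $F=F_1+\dots+F_m$ with \emph{proper} subfields $F_i$ is called a \emph{sum of $m$ subfields}. It is \emph{unshortenable} if no summand can be omitted, that is, if $F\ne\sum_{j\ne i}F_j$ for every $i$. Omitting superfluous summands one at a time turns any sum of subfields into an unshortenable one.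

When $F$ has finite degree $d$ over $E=\bigcap F_i$, the question whether $F=\sum F_i$ is linear algebra over $E$. Two subfields then never suffice, because $\dim_E(F_1+F_2)\le \frac d2+\frac d2-1<d$. Three can suffice. Let $K$ be any field, $F=K(x_1,x_2)$ and $E=K(x_1^2,x_2^2)$. Then $1,x_1,x_2,x_1x_2$ is a basis of $F$ over $E$, so
\[
K(x_1,x_2)=E(x_1)+E(x_2)+E(x_1x_2),
\]
and the sum is unshortenable since any two summands span only a $3$-dimensional space. This is the first case of a known result: for every $n\ge2$ and every field $K$, the rational function field $K(x_1,\dots,x_n)$ is an unshortenable sum of $n+1$ subfields. The following problem is posed in \cite{source}.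

\medskip
\noindent\textbf{Problem.} \emph{Is every field $F$ of finite transcendence degree $n\ge2$ over its prime subfield $F_0$ an unshortenable sum of $n+1$ subfields?}
\medskip

A positive answer is plausible. In transcendence degree $0$ a field may fail to be a sum simply for lack of subfields: the only proper subfield of $\mathbb Q(\sqrt[3]{2})$ is $\mathbb Q$. For $n\ge2$ there is no such shortage. Every element $f$ lies in the proper subfield $F_0(f)$, so $F$ is even the union of its proper subfields, and the summands may be chosen with no common subfield of finite index, so that no dimension count stands in the way. Nevertheless the answer is negative for every $n\ge 2$, in a strong form.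

For a prime $p\ge17$ let $C_p$ be the smooth projective curve over $\mathbb Q$ with function field $\mathbb Q(x,y)$, $y^p=x(1-x)^2$. The polynomial $y^p-x(1-x)^2$ is irreducible over $\overline{\mathbb Q}(x)$ by Eisenstein's criterion at $x$, so $C_p$ is geometrically integral, and so is any product of such curves.

\begin{theorem}\label{thm:main}
Let $p_1,\dots,p_n$ $(n\ge1)$ be distinct primes $\ge17$, and let
\[
F=\mathbb Q(x_1,y_1,\dots,x_n,y_n),\qquad y_i^{p_i}=x_i(1-x_i)^2,
\]
be the function field of $X=C_{p_1}\times\dots\times C_{p_n}$. Then $F$ has transcendence degree $n$ over $\mathbb Q$ and is not a sum of finitely many proper subfields.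
\end{theorem}

For example, the field $\mathbb Q(x_1,y_1,x_2,y_2)$ with $y_1^{17}=x_1(1-x_1)^2$ and $y_2^{19}=x_2(1-x_2)^2$ is not a sum of finitely many proper subfields, and in particular not an unshortenable sum of three.

The obstruction is expressed by differential forms. For a ring $A\supset\mathbb Q$ let $\Omega^q_A$ be the $q$-th exterior power of the module of K\"ahler differentials of $A$ over $\mathbb Q$. If $F$ is finitely generated over $\mathbb Q$ with transcendence basis $x_1,\dots,x_n$, then $dx_1,\dots,dx_n$ is a basis of $\Omega^1_F$, so $\Omega^n_F$ is a one-dimensional $F$-vector space. If $E\subset F$ has finite index, a transcendence basis of $E$ is one of $F$, so $\Omega^q_F=F\otimes_E\Omega^q_E$, and we define the trace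
\[
\operatorname{Tr}_{F/E}\colon\Omega^q_F\to\Omega^q_E,\qquad h\,\omega\mapsto\operatorname{Tr}_{F/E}(h)\,\omega\quad(h\in F,\ \omega\in\Omega^q_E).
\]
It is $E$-linear, and it is multiplication by $[F:E]$ on $\Omega^q_E$, hence surjective.

\begin{theorem}\label{thm:trace}
Let $F/\mathbb Q$ be finitely generated of transcendence degree $n\ge1$, and let $F_1,\dots,F_m$ be subfields with $[F:F_i]<\infty$. If there is a form $0\ne\eta\in\Omega^n_F$ with $\operatorname{Tr}_{F/F_i}\eta=0$ for all $i$, then $F\ne F_1+\dots+F_m$.
\end{theorem}

The trace of a holomorphic form is holomorphic, and this turns Theorem~\ref{thm:trace} into a numerical inequality. For $F$ as above let $p_g(F)=\dim_{\mathbb Q}H^0(Z,\Omega^n)$, where $Z$ is a smooth projective model of $F$ over $\mathbb Q$; this \emph{geometric genus} does not depend on $Z$ (Lemma~\ref{lem:holo}).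

\begin{theorem}\label{thm:genus}
Let $F,F_1,\dots,F_m$ be as in Theorem~\ref{thm:trace}. If $F=F_1+\dots+F_m$, then $p_g(F)\le\sum_i p_g(F_i)$. For every $n\ge1$ equality occurs for some $F=\sum F_i$ with proper subfields $F_i$ and $p_g(F)>0$.
\end{theorem}

Theorem~\ref{thm:main} follows once we know that its field has $p_g(F)>0$ while every proper subfield of finite index has $p_g=0$. Section~\ref{sec:model} explains Theorem~\ref{thm:trace} in two model cases, in one of which the converse holds. Sections~\ref{sec:val}--\ref{sec:Lambda} prove Theorem~\ref{thm:trace}, and Section~\ref{sec:genus} deduces Theorem~\ref{thm:genus}. Sections~\ref{sec:curves}--\ref{sec:end} treat the curves $C_p$, the Hodge structure of their product, and its subfields.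

\section{Two model cases}\label{sec:model}

To prove $F\ne\sum F_i$ one wants a nonzero additive map on $F$ that vanishes on every $F_i$.

\subsection{A common subfield of finite index}
Here the trace form provides such a map, and the criterion of Theorem~\ref{thm:trace} is an equivalence.

\begin{proposition}\label{prop:finite}
Let $F,F_1,\dots,F_m$ be as in Theorem~\ref{thm:trace}, and suppose $[F:\bigcap F_i]<\infty$. Then $F=\sum F_i$ if and only if no form $0\ne\eta\in\Omega^n_F$ satisfies $\operatorname{Tr}_{F/F_i}\eta=0$ for all $i$.
\end{proposition}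

\begin{proof}
Let $E=\bigcap F_i$ and let $\omega_0$ generate $\Omega^n_E$. Then $\Omega^n_F=F\omega_0$ and $\operatorname{Tr}_{F/F_i}(h\omega_0)=\operatorname{Tr}_{F/F_i}(h)\,\omega_0$, so the forms in question are the $h\omega_0$ with $0\neq h\in\bigcap_i\ker\operatorname{Tr}_{F/F_i}$. Consider the nondegenerate form $(f,h)\mapsto\operatorname{Tr}_{F/E}(fh)$ on the finite-dimensional $E$-vector space $F$. For $f\in F_i$ we have $\operatorname{Tr}_{F/E}(fh)=\operatorname{Tr}_{F_i/E}(f\operatorname{Tr}_{F/F_i}h)$, and the trace form of $F_i/E$ is nondegenerate too, so $F_i^\perp=\ker\operatorname{Tr}_{F/F_i}$. Hence $(\sum F_i)^\perp=\bigcap_i\ker\operatorname{Tr}_{F/F_i}$, and this vanishes if and only if the $E$-subspace $\sum F_i$ is $F$.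
\end{proof}

The proof uses one property of $\operatorname{Tr}_{F/E}$: it is a nonzero map on $\Omega^n_F$ that factors through every $\operatorname{Tr}_{F/F_i}$. Without a common subfield $E$ we need another map $\Lambda_F$ with this property. Given one, $f\mapsto\Lambda_F(f\eta)$ is nonzero because $F\eta=\Omega^n_F$, and it kills $F_i$ because $\operatorname{Tr}_{F/F_i}(f\eta)=f\operatorname{Tr}_{F/F_i}\eta=0$ for $f\in F_i$.

\subsection{The projective line}\label{sub:line}
Let $F=\mathbb Q(x)$ and
\[
F_1=\mathbb Q(x^2),\qquad F_2=\mathbb Q\big((x+1)^2\big),\qquad F_3=\mathbb Q(g),\quad g=\frac{x^3}{x-1}.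
\]
An element of $F_1\cap F_2$ is fixed by $x\mapsto -x$ and $x\mapsto -2-x$, hence by $x\mapsto x+2$, and is therefore constant. So Proposition~\ref{prop:finite} does not apply. The minimal polynomials of $x$ over $F_1,F_2,F_3$ are $s^2-x^2$, $(s+1)^2-(x+1)^2$ and $s^3-gs+g$, so the traces of $x$ are the constants $0,-2,0$. Since the trace commutes with $d$ (Lemma~\ref{lem:trace}(a)), the form $\eta=dx$ has trace $0$ to each $F_i$.

Natural functionals on $\Omega^1_F$ are sums of residues. For a Galois-stable set $A\subset\mathbf P^1(\overline{\mathbb Q})$ put $\Lambda_A(\omega)=\sum_{\alpha\in A}\operatorname{Res}_\alpha\omega\in\mathbb Q$. A subfield $\mathbb Q(h)$ of finite index corresponds to the map $h\colon\mathbf P^1\to\mathbf P^1$, and residues are compatible with traces: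
\[
\operatorname{Res}_\beta\operatorname{Tr}_{F/\mathbb Q(h)}\omega=\sum_{h(\alpha)=\beta}\operatorname{Res}_\alpha\omega
\]
(this is Lemma~\ref{lem:trace}(b) for curves). So $\Lambda_A$ factors through the trace as soon as $A$ is a union of fibers of $h$. We need a set $A$ that is a union of fibers for all three maps at once and has $\Lambda_A\ne0$. The set of all points fails, since the sum of all residues is zero. The set $\{\infty\}$ is a fiber of $x^2$ and of $(x+1)^2$ but not of $g$, and indeed $g\,dx=(x^2+x+1+\frac1{x-1})\,dx$ has residue $-1$ at $\infty$ although $g\in F_3$.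

Arithmetic supplies a set that works for all maps of small degree simultaneously. Put $\deg\alpha=[\mathbb Q(\alpha):\mathbb Q]$, with $\deg\infty=1$. If $h$ has degree $d$ and $h(\alpha)=\beta$, then $\mathbb Q(\beta)\subset\mathbb Q(\alpha)$ with degree at most $d$. So for a prime $q>d$ we have $q\mid\deg\alpha$ if and only if $q\mid\deg\beta$: the set $A_q=\{\alpha: q\mid\deg\alpha\}$ is a union of fibers of \emph{every} map of degree less than $q$. Take $q=5$. Then $\lambda(f)=\Lambda_{A_5}(f\,dx)$ vanishes on $F_1+F_2+F_3$. The form $\frac{5x^4\,dx}{x^5-2}$ has residue $1$ at each of the five roots of $x^5-2$, which have degree $5$, and residue $-5$ at $\infty$, which has degree $1$ and is not counted. Thus $\lambda\big(\frac{5x^4}{x^5-2}\big)=5$, and $\frac{5x^4}{x^5-2}\notin F_1+F_2+F_3$.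

In dimension $n$ we iterate: take the residue of an $n$-form along a divisor, then the residue of the resulting $(n-1)$-form along a divisor of that divisor, and so on, selecting divisors at each step by the degree of their field of constants. Two difficulties arise. The residue along a divisor is well defined only modulo exact forms (Section~\ref{sec:res}). And an inclusion $F_i\subset F$ gives only a rational map of models, under which divisors may be contracted; we are forced to sum over all divisors on all models, and must show that the sum is finite (Section~\ref{sec:Lambda}).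

\section{Divisorial valuations}\label{sec:val}

A \emph{function field of dimension $r$} is a finitely generated field $\kappa/\mathbb Q$ of transcendence degree $r$. Its \emph{field of constants} $k_\kappa$, the algebraic closure of $\mathbb Q$ in $\kappa$, is a number field, and we put $\delta(\kappa)=[k_\kappa:\mathbb Q]$. A \emph{model} of $\kappa$ is an integral scheme $Z$, smooth and projective over $\mathbb Q$, with function field $\kappa$; models exist by Hironaka's theorem.

Let $r\ge1$. A \emph{divisorial valuation} of $\kappa$ is a discrete valuation $v\colon\kappa^*\to\mathbb Z$, surjective and trivial on $\mathbb Q$, whose residue field $\kappa_v$ has transcendence degree $r-1$. We write $O=O_v$ for its ring, $\mathfrak m$ for the maximal ideal, and $\widehat O$, $\widehat\kappa$ for the completions. The order of vanishing $\operatorname{ord}_D$ along a prime divisor $D$ of a model is a divisorial valuation. The definition is the model-free substitute for ``a prime divisor on some model'', and it behaves well in finite extensions. If $\kappa'/\kappa$ is finite, every discrete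 valuation $v'$ of $\kappa'$ trivial on $\mathbb Q$ lies over exactly one such valuation $v$ of $\kappa$; over each $v$ there are finitely many $v'$; one has $[\kappa'_{v'}:\kappa_v]\le[\kappa':\kappa]$; and $\kappa'\otimes_\kappa\widehat\kappa_v=\prod_{v'\mid v}\widehat{\kappa}'_{v'}$. In particular $v'$ is divisorial if and only if $v$ is.

A local ring $R\subset O$ is \emph{dominated} by $O$ if $\mathfrak m_R=\mathfrak m\cap R$. By the valuative criterion of properness, on every model $Z$ there is a unique point $z$, the \emph{center} of $v$, such that $\mathcal O_{Z,z}$ is dominated by $O$.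

We use the following standard facts. Let $R$ be a regular local ring, essentially of finite type over $\mathbb Q$, of dimension $c$, with fraction field $\kappa$ and residue field $K$. Then $K$ has transcendence degree $r-c$, the module $\Omega^1_R$ is free of rank $r$ (so it embeds in $\Omega^1_\kappa$), and
\[
0\to\mathfrak m_R/\mathfrak m_R^2\xrightarrow{\ d\ }\Omega^1_R\otimes K\to\Omega^1_K\to0
\]
is exact. By Nakayama's lemma:
\begin{equation}\label{eq:basis}
\begin{array}{l}
\text{if $x_1,\dots,x_c$ is a regular system of parameters of $R$ and $w_1,\dots,w_{r-c}\in R$ lift}\\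
\text{a transcendence basis of $K$, then the $dx_i$ and $dw_k$ form a basis of $\Omega^1_R$.}
\end{array}
\end{equation}

\subsection{Coefficient fields}
To expand functions in power series we need a copy of the residue field in the completion.

\begin{lemma}\label{lem:coeff}
Let $A\supset\mathbb Q$ be a regular local ring with residue field $K$, let $w=(w_1,\dots,w_s)$ in $A$ lift a transcendence basis of $K/\mathbb Q$, and let $\mathbf k$ be the set of elements of $\widehat A$ that are algebraic over $\mathbb Q(w)$. Then $\mathbf k$ is a field, $\mathbf k\to K$ is an isomorphism, and $\widehat A=\mathbf k[[x_1,\dots,x_c]]$ for every regular system of parameters $x_1,\dots,x_c$ of $\widehat A$.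
\end{lemma}

\begin{proof}
A nonzero polynomial in $w$ has nonzero residue, so $\mathbb Q(w)\subset A$. The ring $\widehat A$ is a domain. If $0\ne a\in\mathbf k$, its minimal polynomial over $\mathbb Q(w)$ has nonzero constant term, so $a^{-1}\in\mathbb Q(w)[a]\subset\mathbf k$. Thus $\mathbf k$ is a field and embeds in $K$. An element of $K$ is a simple root of its minimal polynomial over $\mathbb Q(\bar w)\cong\mathbb Q(w)$, and Hensel's lemma lifts it to a root in $\widehat A$, which lies in $\mathbf k$. Finally, the map from the formal power series ring in $c$ variables over $\mathbf k$ to $\widehat A$ is surjective by successive approximation, and injective because both rings are domains of dimension $c$.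
\end{proof}

We call $\mathbf k$ the coefficient field \emph{belonging to $w$}. For a divisorial valuation and lifts $y=(y_1,\dots,y_{r-1})$ in $O$ of a transcendence basis of $\kappa_v$ we get $\widehat O=\mathbf k[[t]]$ and $\widehat\kappa=\mathbf k((t))$ for every uniformizer $t$ of $\widehat O$. We write $dy=dy_1\wedge\dots\wedge dy_{r-1}$.

\begin{lemma}\label{lem:order}
Let $v$ be divisorial, $t\in O$ a uniformizer and $y$ as above. Then $dt,dy_1,\dots,dy_{r-1}$ is a basis of $\Omega^1_\kappa$, and $da\in O\,dt+\sum_iO\,dy_i$ for all $a\in O$.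
\end{lemma}

\begin{proof}
Nonzero elements of $\mathbf k$ are units, so $t$ is transcendental over $\mathbb Q(y)$ and $t,y_1,\dots,y_{r-1}$ is a transcendence basis of $\kappa$. Let $\partial_i$ be the extension of $\partial/\partial y_i$ to $\mathbf k$. The map
\[
\sum_ja_jt^j\ \mapsto\ \Big(\sum_jja_jt^{j-1}\Big)dt+\sum_i\Big(\sum_j\partial_i(a_j)t^j\Big)dy_i
\]
is a derivation of $\mathbf k((t))$ with values in $\widehat\kappa\otimes\Omega^1_\kappa$. It agrees with $d$ on $t$ and the $y_i$, hence on $\mathbb Q(t,y)$, hence on the algebraic extension $\kappa$, because derivations extend uniquely to separable algebraic extensions. For $a\in O$ the coefficients of $dt$ and $dy_i$ lie in $\widehat O\cap\kappa=O$.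
\end{proof}

Fix $t$ and $y$, and put $\operatorname{ord}(h\,dt\wedge dy)=v(h)$ for $h\in\kappa^*$. By the lemma, $\operatorname{ord}(da_1\wedge\dots\wedge da_r)\ge0$ whenever $a_1,\dots,a_r\in O$ and the form is nonzero.

\subsection{Blow-up sequences}
The definition of a divisorial valuation does not say that $\kappa_v$ is finitely generated, which the iteration of residues requires. We show that $O$ is reached from any model by blowing up the center finitely many times. The last of these blow-ups will be the key to finiteness in Section~\ref{sec:Lambda}.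

Let $z$ be the center of $v$ on a model $Z$ and $R_0=\mathcal O_{Z,z}$. Suppose $R_j$ is a regular local ring, essentially of finite type over $\mathbb Q$, with fraction field $\kappa$, dominated by $O$, and of dimension $c\ge2$. Let $K_j$ be its residue field, $x_1,\dots,x_c$ a regular system of parameters, numbered so that $v(x_1)=\min_iv(x_i)$, and $u_i=x_i/x_1\in O$ for $2\le i\le c$. Let $B=R_j[u_2,\dots,u_c]\subset O$, a chart of the blow-up of the closed point of $\operatorname{Spec}R_j$, and let $R_{j+1}$ be the localization of $B$ at $\mathfrak m\cap B$; it is the local ring of the blow-up at the center of $v$ and does not depend on the choices. The quotient $B/(x_1)$ is the degree-zero part of $\operatorname{gr}_{\mathfrak m}(R_j)[\bar x_1^{-1}]$, and $\operatorname{gr}_{\mathfrak m}(R_j)=K_j[\bar x_1,\dots,\bar x_c]$ is a polynomial ring, so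
\begin{equation}\label{eq:exceptional}
B/(x_1)=K_j[u_2,\dots,u_c]\quad\text{is a polynomial ring.}
\end{equation}
Hence $R_{j+1}/(x_1)$ is regular, and so is $R_{j+1}$. Thus $R_{j+1}$ has the properties assumed of $R_j$, except possibly that its dimension is at least $2$.

\begin{proposition}\label{prop:zariski}
There is $N\ge0$ with $\dim R_N=1$, and then $R_N=O$. Hence $O$ is essentially of finite type over $\mathbb Q$, and $\kappa_v$ is a function field of dimension $r-1$.
\end{proposition}

\begin{proof}
Each $R_j$ has dimension at least $1$, since $v$ is nontrivial on its fraction field. Let $\omega_j$ be a generator of the free rank-one module $\Omega^r_{R_j}$. It is unique up to a unit of $R_j$, which is a unit of $O$, so $\operatorname{ord}(\omega_j)$ is well defined, and $\operatorname{ord}(\omega_j)\ge0$ by Lemma~\ref{lem:order}. Suppose $c=\dim R_j\ge2$. By \eqref{eq:basis} we may take $\omega_j=dx_1\wedge\dots\wedge dx_c\wedge dw$ with $dw=dw_1\wedge\dots\wedge dw_{r-c}$. From $dx_i=x_1\,du_i+u_i\,dx_1$ we get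
\[
\omega_j=x_1^{c-1}\omega',\qquad\omega'=dx_1\wedge du_2\wedge\dots\wedge du_c\wedge dw .
\]
The module $\Omega^1_{R_{j+1}}$ is generated by the image of $\Omega^1_{R_j}$ and the $du_i$, hence by the $r$ elements $dx_1,du_i,dw_k$; so $\omega'$ generates $\Omega^r_{R_{j+1}}$. Therefore $\operatorname{ord}(\omega_{j+1})=\operatorname{ord}(\omega_j)-(c-1)v(x_1)<\operatorname{ord}(\omega_j)$. A decreasing sequence of nonnegative integers is finite, so $\dim R_N=1$ for some $N$. Then $R_N$ is a discrete valuation ring of $\kappa$ dominated by $O$; an element of $O\setminus R_N$ would have its inverse in $\mathfrak m_{R_N}\subset\mathfrak m$, which is absurd. So $R_N=O$.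
\end{proof}

\section{Residues and traces}\label{sec:res}

\subsection{Forms over the completion}
Let $v$ be a divisorial valuation of a function field $\kappa$ of dimension $r\ge1$. By Proposition~\ref{prop:zariski}, the facts leading to \eqref{eq:basis} apply to $O$. A form $\omega\in\Omega^r_\kappa$ is \emph{regular at $v$} if $\omega\in\Omega^r_O$. Put $\widehat\Omega^q_O=\widehat O\otimes_O\Omega^q_O$ and $\widehat\Omega^q=\widehat\kappa\otimes_\kappa\Omega^q_\kappa$; then $\Omega^r_O=\Omega^r_\kappa\cap\widehat\Omega^r_O$. Since $d(\mathfrak m^j\Omega^q_O)\subset\mathfrak m^{j-1}\Omega^{q+1}_O$ for all $j\in\mathbb Z$, the differential is $\mathfrak m$-adically continuous and extends to $d\colon\widehat\Omega^q\to\widehat\Omega^{q+1}$, with $d^2=0$ and the Leibniz rule. There is a canonical \emph{reduction map} $\widehat\Omega^q_O\to\Omega^q_O\otimes\kappa_v\to\Omega^q_{\kappa_v}$.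

Let $y$ and $\mathbf k$ be as in Section~\ref{sec:val}, and let $t$ be any uniformizer of $\widehat O$. If $t=wt_0$ with $t_0\in O$ and $w\in\widehat O^*$, then $dt\equiv w\,dt_0$ modulo $\mathfrak m$, so $dt,dy_1,\dots,dy_{r-1}$ is a basis of $\widehat\Omega^1_O$ by \eqref{eq:basis} and Nakayama's lemma. For $a\in\mathbf k$, differentiating the minimal equation of $a$ over $\mathbb Q(y)$ shows that $da\in\bigoplus_i\mathbf k\,dy_i$ and that $da$ reduces to $d\bar a$. So $\Omega^\bullet_{\mathbf k}=\bigoplus_I\mathbf k\,dy_I$ is a subcomplex that reduction identifies with $\Omega^\bullet_{\kappa_v}$; note that $\Omega^r_{\mathbf k}=0$. Elements of $\widehat\Omega^q$ are the series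
\[
\sum_jt^j\beta_j+\sum_jt^j\,dt\wedge\gamma_j,\qquad\beta_j\in\Omega^q_{\mathbf k},\quad\gamma_j\in\Omega^{q-1}_{\mathbf k},
\]
with $j$ bounded below; they are differentiated term by term, and for a series in $\widehat\Omega^q_O$ the reduction is $\beta_0$.

\subsection{The residue}
An $r$-form is a series $\sum_jt^j\,dt\wedge\gamma_j$, and the natural candidate for its residue is $\gamma_{-1}$. For poles of higher order this depends on the coordinates. In $\mathbb Q(t,y)$ with the $t$-adic valuation, the form $y^2t^{-2}\,dt\wedge dy$ has $\gamma_{-1}=0$. In terms of the lift $z=y-t$ it equals $(z^2t^{-2}+2zt^{-1}+1)\,dt\wedge dz$ and has $\gamma_{-1}=2z\,dz$. The discrepancy is exact, and this suggests the right target. For a function field $\kappa$ of dimension $r$ put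
\[
H(\kappa)=\Omega^r_\kappa/d\Omega^{r-1}_\kappa,\qquad\text{so that }H(\kappa)=\kappa\text{ for }r=0 .
\]

For simple poles there is no ambiguity. Every $\omega\in\mathfrak m^{-1}\widehat\Omega^r_O$ can be written $\omega=\frac{dt}t\wedge\gamma$ with $\gamma\in\widehat\Omega^{r-1}_O$, and the \emph{Poincar\'e residue} $\operatorname{res}\omega\in\Omega^{r-1}_{\kappa_v}$ is the reduction of $\gamma$. It does not depend on $\gamma$: if $dt\wedge(\gamma-\gamma')=0$, then $\gamma-\gamma'\in dt\wedge\widehat\Omega^{r-2}_O$, which reduces to $0$. It does not depend on $t$: if $t'=wt$ with $w$ a unit, then $\frac{dt'}{t'}\wedge\gamma=\frac{dt}t\wedge\gamma+\frac{dw}w\wedge\gamma$, and $\frac{dw}w\wedge\gamma\in\widehat\Omega^r_O=\frac{dt}t\wedge t\,\widehat\Omega^{r-1}_O$ has residue $0$.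

\begin{lemma}\label{lem:res}
There is a unique additive map $\operatorname{Res}_v\colon\widehat\Omega^r\to H(\kappa_v)$ that vanishes on $d\widehat\Omega^{r-1}$ and sends $\omega\in\mathfrak m^{-1}\widehat\Omega^r_O$ to the class of $\operatorname{res}\omega$. It is $\mathbb Q$-linear and induces $\operatorname{Res}_v\colon H(\kappa)\to H(\kappa_v)$. For every choice of $t$ and $y$, $\operatorname{Res}_v(\sum_jt^j\,dt\wedge\gamma_j)$ is the class of $\gamma_{-1}$. If $\omega$ is regular at $v$, then $\operatorname{Res}_v\omega=0$.
\end{lemma}

\begin{proof}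
For $j\ne-1$ we have $t^j\,dt\wedge\gamma_j=d\big(\frac{t^{j+1}}{j+1}\gamma_j\big)$, because $d\gamma_j\in\Omega^r_{\mathbf k}=0$. Applying this to the finitely many terms with $j\le-2$ gives $\widehat\Omega^r=\mathfrak m^{-1}\widehat\Omega^r_O+d\widehat\Omega^{r-1}$, which proves uniqueness. For existence, take the class of $\gamma_{-1}$ as the definition. On $\mathfrak m^{-1}\widehat\Omega^r_O$ it is the class of $\operatorname{res}$. If $\beta=\sum t^j\beta_j+\sum t^j\,dt\wedge\epsilon_j\in\widehat\Omega^{r-1}$, then $d\beta_j\in\Omega^r_{\mathbf k}=0$ and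
\[
d\beta=\sum_jjt^{j-1}\,dt\wedge\beta_j-\sum_jt^j\,dt\wedge d\epsilon_j ,
\]
so the coefficient of $t^{-1}dt$ is the exact form $-d\epsilon_{-1}$. By uniqueness, all choices of $t$ and $y$ give the same map. A regular form has $\gamma_{-1}=0$.
\end{proof}

\subsection{Compatibility with traces}

\begin{lemma}\label{lem:trace}
Let $\kappa'/\kappa$ be a finite extension of function fields of dimension $r$.
\begin{enumerate}
\item[(a)] The trace commutes with $d$, so it induces $\operatorname{Tr}_{\kappa'/\kappa}\colon H(\kappa')\to H(\kappa)$.
\item[(b)] For every divisorial valuation $v$ of $\kappa$,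
\[
\operatorname{Res}_v\circ\operatorname{Tr}_{\kappa'/\kappa}=\sum_{v'\mid v}\operatorname{Tr}_{\kappa'_{v'}/\kappa_v}\circ\operatorname{Res}_{v'} .
\]
\item[(c)] If $\omega\in\Omega^r_{\kappa'}$ is regular at all $v'\mid v$, then $\operatorname{Tr}_{\kappa'/\kappa}\omega$ is regular at $v$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $\tilde\kappa$ be a Galois closure of $\kappa'/\kappa$. Inside $\Omega^\bullet_{\tilde\kappa}=\tilde\kappa\otimes\Omega^\bullet_\kappa$, the trace is the sum of the maps induced by the $\kappa$-embeddings $\kappa'\to\tilde\kappa$, and each of them commutes with $d$.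

(b), (c) Fix a uniformizer $t\in O_v$ and lifts $y$ in $O_v$, let $L=\widehat\kappa_v=\mathbf k((t))$, and write $\omega=h\,dt\wedge dy$ with $h\in\kappa'$. From $\kappa'\otimes_\kappa L=\prod_{v'\mid v}\widehat\kappa'_{v'}$ we get $\operatorname{Tr}_{\kappa'/\kappa}\omega=\sum_{v'\mid v}\operatorname{Tr}_{\widehat\kappa'_{v'}/L}(h)\,dt\wedge dy$. So fix $v'$, with completion $L'$ and ramification index $e$, and compute one summand.

The residues of $y$ are also a transcendence basis of $\kappa'_{v'}$. Let $\mathbf k'\supset\mathbf k$ be the coefficient field of $L'$ belonging to $y$. For a uniformizer $s_0$ of $L'$ write $t=s_0^ew$ with $w\in\mathbf k'[[s_0]]^*$ of constant term $c$. By Hensel's lemma $w/c$ has an $e$-th root, so there is a uniformizer $s$ with $t=cs^e$ and $c\in\mathbf k'^*$. Expand $h=\sum_jh_js^j$ with $h_j\in\mathbf k'$. We have $dt=ecs^{e-1}ds+s^e\,dc$ and $dc\wedge dy=0$, so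
\[
\omega=ec\,h\,s^{e-1}\,ds\wedge dy,\qquad\operatorname{Res}_{v'}\omega=[\,ec\,h_{-e}\,dy\,].
\]
Now compute the trace in two steps, through $L_1=\mathbf k'((t))=\mathbf k'\otimes_{\mathbf k}L$. The extension $L'/L_1$ has basis $1,s,\dots,s^{e-1}$, and multiplication by $s^a$ for $0<a<e$ has zero diagonal in this basis. So only the terms $h_{ei}s^{ei}=h_{ei}c^{-i}t^i$ contribute, and $\operatorname{Tr}_{L'/L_1}h=\sum_ie\,h_{ei}c^{-i}t^i$. The trace of $L_1/L$ acts on coefficients, so
\[
\operatorname{Tr}_{L'/L}(h)\,dt\wedge dy=\sum_i\operatorname{Tr}_{\mathbf k'/\mathbf k}(e\,h_{ei}c^{-i})\,t^i\,dt\wedge dy .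
\]
The term $i=-1$ gives the residue $[\operatorname{Tr}_{\mathbf k'/\mathbf k}(ec\,h_{-e})\,dy]$, which is the trace of $\operatorname{Res}_{v'}\omega$. This proves (b). If $\omega$ is regular at $v'$, then $h_j=0$ for $j<-(e-1)$, so $h_{ei}=0$ for $i<0$ and the summand lies in $\widehat\Omega^r_{O_v}$. This proves (c).
\end{proof}

\subsection{Holomorphic forms}
For a function field $\kappa$ of dimension $r\ge1$ let $\Gamma(\kappa)\subset\Omega^r_\kappa$ be the $\mathbb Q$-vector space of forms that are regular at every divisorial valuation. We call them \emph{holomorphic}.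

\begin{lemma}\label{lem:holo}
\begin{enumerate}
\item[(a)] $\Gamma(\kappa)=H^0(Z,\Omega^r)$ for every model $Z$ of $\kappa$. Thus $p_g(\kappa)=\dim_{\mathbb Q}\Gamma(\kappa)<\infty$.
\item[(b)] If $\kappa'/\kappa$ is finite, then $\operatorname{Tr}_{\kappa'/\kappa}\Gamma(\kappa')\subset\Gamma(\kappa)$ and $\Gamma(\kappa')\cap\Omega^r_\kappa=\Gamma(\kappa)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $\omega\in H^0(Z,\Omega^r)$ and let $z$ be the center of $v$. Since $\mathcal O_{Z,z}\subset O_v$, the form $\omega$ lies in $\Omega^r_{O_v}$. Conversely, a form in $\Gamma(\kappa)$ is a rational section of the invertible sheaf $\Omega^r_Z$ that is regular at all points of codimension one of the normal scheme $Z$, hence a global section.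

(b) The first inclusion is Lemma~\ref{lem:trace}(c). If $\omega\in\Gamma(\kappa)$ and $v'$ lies over $v$, then $O_v\subset O_{v'}$, so $\omega$ is regular at $v'$. If $\omega\in\Gamma(\kappa')\cap\Omega^r_\kappa$, then $\omega=[\kappa':\kappa]^{-1}\operatorname{Tr}_{\kappa'/\kappa}\omega\in\Gamma(\kappa)$.
\end{proof}

\section{A functional compatible with traces}\label{sec:Lambda}

Fix pairwise distinct primes $q_1,q_2,\dots$. We define, by induction on $r$, a $\mathbb Q$-linear map $\Lambda_\kappa\colon H(\kappa)\to\mathbb Q$ for every function field $\kappa$ of dimension $r$. The family will be \emph{invariant}: $\Lambda_{\kappa'}(\tau\theta)=\Lambda_\kappa(\theta)$ for every field isomorphism $\tau\colon\kappa\to\kappa'$. For $r=0$ put $\Lambda_\kappa=\operatorname{Tr}_{\kappa/\mathbb Q}$. For $r\ge1$ put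
\begin{equation}\label{eq:Lambda}
\Lambda_\kappa(\theta)=\sum_{v:\ q_r\mid\delta(\kappa_v)}\Lambda_{\kappa_v}(\operatorname{Res}_v\theta),
\end{equation}
where $v$ runs over all divisorial valuations of $\kappa$ with $q_r\mid\delta(\kappa_v)$. For $\kappa=\mathbb Q(x)$ this is the functional $\Lambda_{A_{q_1}}$ of Section~\ref{sub:line}. Once the sum is known to have finitely many nonzero terms, linearity is inherited from $\operatorname{Res}_v$ and $\Lambda_{\kappa_v}$, and invariance holds because an isomorphism $\tau$ carries divisorial valuations, residue fields, the numbers $\delta(\kappa_v)$ and the canonical maps $\operatorname{Res}_v$ to the corresponding objects of $\kappa'$.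

\subsection{Finiteness}
For $r\ge2$ a form can have nonzero residue at infinitely many $v$.

\begin{example}\label{ex:monomial}
Let $K$ be a number field with $q_2\mid[K:\mathbb Q]$, $\kappa=K(x_1,x_2)$ and $\theta=\frac{dx_1}{x_1}\wedge\frac{dx_2}{x_2}$. For coprime positive integers $a,b$ choose integers $a',b'$ with $ab'-a'b=1$, and define $t,u$ by $x_1=t^au^{a'}$, $x_2=t^bu^{b'}$. Then $\kappa=K(t,u)$ and $\theta=\frac{dt}t\wedge\frac{du}u$. The $t$-adic valuation $v$ has $v(x_1)=a$, $v(x_2)=b$, residue field $K(u)$, and $\operatorname{Res}_v\theta=[\frac{du}u]$, which is nonzero in $H(K(u))$ because its residue at $u=0$ is $1$. All these valuations enter \eqref{eq:Lambda}. But the automorphism $u\mapsto u^{-1}$ of $K(u)$ sends $\frac{du}u$ to $-\frac{du}u$, so every invariant linear functional vanishes on it.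
\end{example}

The next lemma shows that this symmetry disposes of every valuation that is not a divisor of a suitable model. A divisor $\Delta$ on a model $Z$ has \emph{strict normal crossings} if at each point $z\in\Delta$ the local equations of the components of $\Delta$ through $z$ form part of a regular system of parameters of $\mathcal O_{Z,z}$. By Hironaka's theorem, for every $\theta\in\Omega^r_\kappa$ there are a model $Z$ and such a divisor $\Delta$ with $\theta$ regular on $Z\setminus\Delta$.

\begin{lemma}\label{lem:finite}
Let $r\ge1$ and suppose that an invariant family of linear maps $\Lambda$ is given in dimension $r-1$. Let $\theta\in\Omega^r_\kappa$ be regular on $Z\setminus\Delta$, where $Z$ is a model of $\kappa$ and $\Delta$ has strict normal crossings. If $v$ is a divisorial valuation with $\Lambda_{\kappa_v}(\operatorname{Res}_v\theta)\ne0$, then $v=\operatorname{ord}_D$ for a component $D$ of $\Delta$. In particular the sum \eqref{eq:Lambda} is finite.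
\end{lemma}

\begin{proof}
Let $z$ be the center of $v$ and $R_0=\mathcal O_{Z,z},R_1,\dots,R_N=O$ the blow-up sequence, with $N$ minimal. If $N=0$, then $v=\operatorname{ord}_D$ for a prime divisor $D$, and $\operatorname{Res}_v\theta=0$ unless $D\subset\Delta$. Assume $N\ge1$; we show that $\Lambda_{\kappa_v}(\operatorname{Res}_v\theta)=0$. The plan is to keep the poles of $\theta$ on coordinate hyperplanes along the sequence, and to compute the residue at the last blow-up, where $v$ is the exceptional divisor.

\emph{Step 1: the poles stay monomial.} We claim that for $0\le j<N$ the ring $R_j$ has a regular system of parameters $x_1,\dots,x_c$ with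
\begin{equation}\label{eq:S}
\theta\in(x_1\cdots x_c)^{-a}\,\Omega^r_{R_j}\quad\text{for some }a\ge0 .
\end{equation}
For $j=0$ complete the local equations of the components of $\Delta$ through $z$ to a regular system of parameters; the coefficient of $\theta$ with respect to a generator of $\Omega^r_{R_0}$ is regular where $x_1\cdots x_c\ne0$. This is where strict normal crossings are used. Suppose \eqref{eq:S} holds for $R_j$, with $v(x_1)$ minimal and $u_i=x_i/x_1$. By \eqref{eq:exceptional}, $R_{j+1}/(x_1)$ is a localization of $K_j[u_2,\dots,u_c]$ at a prime. Dividing by those $u_i$ that lie in this prime gives a localization of a polynomial ring in the remaining variables, regular of dimension smaller by the number of these $u_i$. So $x_1$ and the nonunits among the $u_i$ are part of a regular system of parameters $x'_1,\dots,x'_{c'}$ of $R_{j+1}$. The product $x_1\cdots x_c=x_1^cu_2\cdots u_c$ divides $(x'_1\cdots x'_{c'})^c$, and $\Omega^r_{R_j}\subset\Omega^r_{R_{j+1}}$. So \eqref{eq:S} holds for $R_{j+1}$ with exponent $ac$.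

\emph{Step 2: the last blow-up.} Let $R=R_{N-1}$, $c=\dim R\ge2$, $K=R/\mathfrak m_R$, with $x_i$ and $a$ as in \eqref{eq:S}, $t=x_1$ of minimal value, and $u_i=x_i/t$. The ring $O=R_N$ is the localization of $B=R[u_2,\dots,u_c]$ at a prime of height one containing $t$, and $(t)$ is prime by \eqref{eq:exceptional}. So $O=B_{(t)}$, the element $t$ is a uniformizer, and $\kappa_v=K(u_2,\dots,u_c)$ with the $u_i$ algebraically independent over $K$.

Let $w_1,\dots,w_{r-c}\in R$ lift a transcendence basis of $K$, and let $\mathbf K\cong K$ be the coefficient field of $\widehat R$ belonging to $w$, so that $\widehat R=\mathbf K[[x_1,\dots,x_c]]$. The elements $u_2,\dots,u_c,w_1,\dots,w_{r-c}$ lift a transcendence basis of $\kappa_v$; let $\mathbf k\subset\widehat O$ be the coefficient field belonging to them. The local map $R\to O$ extends to $\widehat R\to\widehat O$ and sends $\mathbf K$ into $\mathbf k$. By \eqref{eq:basis} and \eqref{eq:S},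
\[
\theta=(x_1\cdots x_c)^{-a}\,h\;dx_1\wedge\dots\wedge dx_c\wedge dw,\qquad h=\sum_Ih_Ix^I\in R,\quad h_I\in\mathbf K .
\]
Substitute $x_i=tu_i$ and $dx_1\wedge\dots\wedge dx_c=t^{c-1}dt\wedge du$, where $du=du_2\wedge\dots\wedge du_c$. With $I=(i_1,\dots,i_c)$,
\[
\theta=\sum_Ih_I\,t^{|I|-ac+c-1}\,u_2^{i_2-a}\cdots u_c^{i_c-a}\;dt\wedge du\wedge dw .
\]
The coefficients $h_Iu_2^{i_2-a}\cdots u_c^{i_c-a}$ lie in $\mathbf k$, so by Lemma~\ref{lem:res} the residue is the class of the \emph{finite} sum
\[
\sum_{|I|=ac-c}\bar h_I\,u_2^{i_2-a}\cdots u_c^{i_c-a}\;du\wedge d\bar w,\qquad\bar h_I\in K .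
\]

\emph{Step 3: exact terms and the symmetry.} A term in which some $u_j$ has exponent $\epsilon\ne-1$ is exact. Indeed, delete $du_j$ and replace $u_j^\epsilon$ by $u_j^{\epsilon+1}/(\epsilon+1)$; on applying $d$, the differentials of the other $u_i$ are killed by the remaining factors $du_i$, and $d\bar h_I\in\bigoplus_kK\,d\bar w_k$ is killed by $d\bar w$, so the term is recovered up to sign. Hence $\operatorname{Res}_v\theta$ is the class of
\[
\beta=b\,\frac{du_2}{u_2}\wedge\dots\wedge\frac{du_c}{u_c}\wedge d\bar w,\qquad b\in K .
\]
Since $c\ge2$, the variable $u_2$ is present. The automorphism $u_2\mapsto u_2^{-1}$ of $\kappa_v$ over $K(u_3,\dots,u_c)$ sends $\beta$ to $-\beta$. By invariance, $\Lambda_{\kappa_v}(\beta)=-\Lambda_{\kappa_v}(\beta)$, so $\Lambda_{\kappa_v}(\beta)=0$.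
\end{proof}

The family $\Lambda$ is now defined in all dimensions. We view $\Lambda_\kappa$ also as a map on $\Omega^r_\kappa$.

\subsection{Traces of small degree}

\begin{lemma}\label{lem:compat}
Let $\kappa'/\kappa$ be a finite extension of function fields of dimension $r$ with $[\kappa':\kappa]<q_i$ for $1\le i\le r$. Then $\Lambda_{\kappa'}=\Lambda_\kappa\circ\operatorname{Tr}_{\kappa'/\kappa}$.
\end{lemma}

\begin{proof}
We use induction on $r$. The case $r=0$ is transitivity of the trace. Let $r\ge1$ and $v'\mid v$, and let $k\subset k'$ be the fields of constants of $\kappa_v\subset\kappa'_{v'}$. Write $k'=k(\alpha)$. The coefficients of the minimal polynomial of $\alpha$ over $\kappa_v$ are algebraic numbers in $\kappa_v$, so they lie in $k$. Hence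
\[
[k':k]=[\kappa_v(\alpha):\kappa_v]\le[\kappa'_{v'}:\kappa_v]\le[\kappa':\kappa]<q_r .
\]
Since $\delta(\kappa'_{v'})=[k':k]\,\delta(\kappa_v)$ and $q_r$ is prime, $q_r\mid\delta(\kappa'_{v'})$ if and only if $q_r\mid\delta(\kappa_v)$. The induction hypothesis applies to $\kappa'_{v'}/\kappa_v$, whose degree is less than $q_1,\dots,q_{r-1}$. Every divisorial valuation of $\kappa'$ lies over exactly one of $\kappa$, so Lemma~\ref{lem:trace}(b) gives
\[
\Lambda_\kappa(\operatorname{Tr}\theta)=\sum_{q_r\mid\delta(\kappa_v)}\ \sum_{v'\mid v}\Lambda_{\kappa_v}(\operatorname{Tr}\operatorname{Res}_{v'}\theta)=\sum_{q_r\mid\delta(\kappa'_{v'})}\Lambda_{\kappa'_{v'}}(\operatorname{Res}_{v'}\theta)=\Lambda_{\kappa'}(\theta).\qedhere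
\]
\end{proof}

\subsection{Nonvanishing}
The test form is a product of copies of the form used in Section~\ref{sub:line}. Taking a residue enlarges the field of constants, so the induction has to run over number fields.

\begin{lemma}\label{lem:nonzero}
Let $K$ be a number field whose degree is divisible by none of $q_1,\dots,q_r$. Let $\kappa=K(x_1,\dots,x_r)$, $P_j=x_j^{q_j}-2$ and $\theta=\frac{dP_1}{P_1}\wedge\dots\wedge\frac{dP_r}{P_r}$. Then $\Lambda_\kappa(\theta)=\pm[K:\mathbb Q]\,q_1\cdots q_r\ne0$.
\end{lemma}

\begin{proof}
Induction on $r$; for $r=0$ we have $\theta=1$ and $\Lambda_K(1)=[K:\mathbb Q]$. Let $r\ge1$ and let $\alpha_j$ be a root of $P_j$. By Eisenstein's criterion $[\mathbb Q(\alpha_j):\mathbb Q]=q_j$, which is prime to $[K:\mathbb Q]$, so $[K(\alpha_j):\mathbb Q]=q_j[K:\mathbb Q]$ and $P_j$ is irreducible over $K$. On the model $Z=(\mathbf P^1_K)^r$ the form $\theta$ is regular outside the divisor $\Delta$ with components $D_j=\{P_j=0\}$ and $D_j^\infty=\{x_j=\infty\}$. Through any point passes at most one component for each $j$, and their intersection is smooth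 of the expected codimension because the $P_j$ are separable; so $\Delta$ has strict normal crossings. The field of constants of $D_j^\infty$ is $K$, and that of $D_j$ is $K(\alpha_j)$. As the $q_j$ are distinct, $q_r$ divides the degree of this field only for $D_r$. By Lemma~\ref{lem:finite}, only $v=\operatorname{ord}_{D_r}$ contributes to \eqref{eq:Lambda}. Its residue field is $K(\alpha_r)(x_1,\dots,x_{r-1})$, the element $P_r$ is a uniformizer, and the $P_j$ with $j<r$ are units, so
\[
\operatorname{Res}_v\theta=(-1)^{r-1}\Big[\frac{dP_1}{P_1}\wedge\dots\wedge\frac{dP_{r-1}}{P_{r-1}}\Big].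
\]
The degree $q_r[K:\mathbb Q]$ of $K(\alpha_r)$ is divisible by none of $q_1,\dots,q_{r-1}$, and the induction hypothesis gives $\Lambda_\kappa(\theta)=\pm q_r[K:\mathbb Q]\,q_1\cdots q_{r-1}$.
\end{proof}

\begin{remark}
The distinctness of the primes is used only in this lemma, and there it is needed. If $r=2$ and $q_1=q_2$, the automorphism exchanging $x_1$ and $x_2$ sends $\theta$ to $-\theta$, and invariance forces $\Lambda_\kappa(\theta)=0$. The lemma is also the place where the arithmetic of the ground field enters: $\mathbb Q$ has extensions of every prime degree.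
\end{remark}

\begin{proof}[Proof of Theorem~\ref{thm:trace}]
Each $F_i$ contains $\mathbb Q$ and is finitely generated, being a subextension of a finitely generated extension; so it is a function field of dimension $n$. Choose a transcendence basis $x=(x_1,\dots,x_n)$ of $F$ and distinct primes $q_1,\dots,q_n$ larger than $[F:\mathbb Q(x)]$ and all $[F:F_i]$; this is possible because there are only finitely many $F_i$, each of finite index. Put $\lambda(f)=\Lambda_F(f\eta)$, an additive map $F\to\mathbb Q$. For $f\in F_i$, Lemma~\ref{lem:compat} gives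
\[
\lambda(f)=\Lambda_{F_i}\big(\operatorname{Tr}_{F/F_i}(f\eta)\big)=\Lambda_{F_i}\big(f\operatorname{Tr}_{F/F_i}\eta\big)=0,
\]
so $\lambda$ vanishes on $F_1+\dots+F_m$. On the other hand $\Lambda_F=\Lambda_{\mathbb Q(x)}\circ\operatorname{Tr}_{F/\mathbb Q(x)}$ by Lemma~\ref{lem:compat}, the trace is surjective on $n$-forms, and $\Lambda_{\mathbb Q(x)}\ne0$ by Lemma~\ref{lem:nonzero} with $K=\mathbb Q$. Hence $\Lambda_F\ne0$ on $\Omega^n_F=F\eta$, that is, $\lambda\ne0$. So $F\ne F_1+\dots+F_m$.
\end{proof}

\section{The geometric genus of a sum}\label{sec:genus}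

\begin{proof}[Proof of Theorem~\ref{thm:genus}]
Let $F=\sum F_i$. By Lemma~\ref{lem:holo}(b) the traces define a $\mathbb Q$-linear map $\Gamma(F)\to\bigoplus_i\Gamma(F_i)$, and by Theorem~\ref{thm:trace} it is injective. This is the inequality.

For equality we use a biquadratic extension. Let $E=\mathbb Q(x_1,\dots,x_n)$ and $a=\prod_ia_i(x_i)$ with $a_i\in\mathbb Q[x_i]$ squarefree of degree at least $3$, and let $b\in E$ be such that $b$ and $ab$ are not squares; $b=x_1$ will do, since some irreducible factor of $a_1$ other than $x_1$ divides $ax_1$ exactly once. Put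
\[
F=E(\sqrt a,\sqrt b),\qquad F_1=E(\sqrt a),\qquad F_2=E(\sqrt b),\qquad F_3=E(\sqrt{ab}).
\]
As $a,b,ab$ are not squares, $1,\sqrt a,\sqrt b,\sqrt{ab}$ is a basis of $F$ over $E$. So the $F_i$ are proper and $F=F_1+F_2+F_3$.

The group $G=\operatorname{Gal}(F/E)\cong(\mathbb Z/2)^2$ permutes the divisorial valuations of $F$ and so acts on $V=\Gamma(F)$. Decompose $V=V^G\oplus V_1\oplus V_2\oplus V_3$, where $V_i$ is the eigenspace of the nontrivial character with kernel $G_i=\operatorname{Gal}(F/F_i)$. Since $\Omega^n_F=F\,dx_1\wedge\dots\wedge dx_n$, the invariants of a subgroup in $\Omega^n_F$ are the $n$-forms of its fixed field. By Lemma~\ref{lem:holo}, $V^G=\Gamma(E)=H^0(\mathbf P^n,\Omega^n)=0$, and $V_i=V^G\oplus V_i=V^{G_i}=\Gamma(F_i)$. Hence $p_g(F)=\sum_ip_g(F_i)$.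

It remains to see that $p_g(F_1)>0$. On the smooth projective curve $w^2=a_i(x)$, with $\deg a_i=d\ge3$, the form $dx/w$ is holomorphic. At a root of $a_i$ both $dx$ and $w$ have order $1$. At infinity the orders of $dx$ and $w$ are $-3$ and $-d$ if $d$ is odd, and $-2$ and $-d/2$ if $d$ is even, so $dx/w$ has order $d-3\ge0$ or $d/2-2\ge0$. Elsewhere $x$ is \'etale and $w$ is a unit. These curves are geometrically integral, so their product is a model of $F'=E(\sqrt{a_1},\dots,\sqrt{a_n})\supset F_1$. The form $dx_1\wedge\dots\wedge dx_n/\sqrt a\in\Omega^n_{F_1}$ equals $\pm\bigwedge_idx_i/\sqrt{a_i}\in\Gamma(F')$, so it lies in $\Gamma(F_1)$ by Lemma~\ref{lem:holo}(b).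
\end{proof}

\section{The curves $y^p=x(1-x)^2$}\label{sec:curves}

By Theorem~\ref{thm:genus} we look for a variety $X$ with $p_g>0$ such that every proper subfield $E$ of finite index in $F=\mathbb Q(X)$ has $p_g(E)=0$. A subfield $E$ with $p_g(E)>0$ produces a nonzero sub-Hodge structure of $H^n(X)$ with $(n,0)$-part $\Gamma(E)\otimes\mathbb C$. If all holomorphic $n$-forms of $X$ lie in one irreducible Hodge structure, then $\Gamma(E)=\Gamma(F)$; if moreover their ratios generate $F$, then $E=F$. Irreducibility can be decided by combinatorics when a number field acts on the Hodge structure and makes it one-dimensional. Cyclic covers of $\mathbf P^1$ of prime degree branched at three points have this property. The most symmetric one, $y^p=x(1-x)$, is unsuitable: the involution $x\mapsto1-x$ has fixed field $\mathbb Q(y)$, which has no holomorphic forms, so it acts as $-1$ on all of them and their ratios lie in $\mathbb Q(y)$. This is why we take the exponent $2$.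

Let $p\ge17$ be prime, $C=C_p$, and $\zeta=\zeta_p=e^{2\pi\sqrt{-1}/p}$. The map $x\colon C\to\mathbf P^1$ has degree $p$. The function $x(1-x)^2$ has orders $1,2,-3$ at $0,1,\infty$, all prime to $p$, so $x$ is totally ramified over these points, and it is unramified elsewhere. The Riemann--Hurwitz formula $2g-2=-2p+3(p-1)$ gives $g=\frac{p-1}2$. Let $\langle\cdot\rangle$ denote the fractional part and put
\[
\Phi=\Phi_p=\big\{1\le j\le p-1:\ \langle j/p\rangle+\langle2j/p\rangle>1\big\}\subset(\mathbb Z/p)^* .
\]
Distinguishing $j<p/2$ and $j>p/2$, one finds that $\Phi$ consists of the integers in $(\frac p3,\frac p2)\cup(\frac{2p}3,p)$; for $p=17$ it is $\{6,7,8,12,13,14,15,16\}$. The sum $\langle j/p\rangle+\langle2j/p\rangle$ is never $1$, since $p\nmid3j$, and replacing $j$ by $p-j$ replaces it by $2$ minus itself. So exactly one of $j$ and $-j$ lies in $\Phi$, and $|\Phi|=\frac{p-1}2=g$. Let $\sigma$ be the automorphism $(x,y)\mapsto(x,\zeta^{-1}y)$ of $C_{\mathbb C}$.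

\begin{lemma}\label{lem:forms}
The forms $\omega_j=y^{-j}(1-x)^{\lfloor2j/p\rfloor}dx$, $j\in\Phi$, are a basis of $H^0(C,\Omega^1)$, and $\sigma^*\omega_j=\zeta^j\omega_j$. The ratios $\omega_j/\omega_{j'}$ with $j,j'\in\Phi$ generate the field $\mathbb Q(x,y)$.
\end{lemma}

\begin{proof}
At the points over $0,1,\infty$ the function $y$ has orders $1,2,-3$, the function $1-x$ has orders $0,p,-p$, and $dx$ has orders $p-1,p-1,-p-1$. Since $2j-p\lfloor2j/p\rfloor=p\langle2j/p\rangle$, the orders of $\omega_j$ are
\[
p-1-j,\qquad p-1-p\langle2j/p\rangle,\qquad p\big(\langle j/p\rangle+\langle2j/p\rangle\big)-p-1 .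
\]
The first two are nonnegative for $1\le j\le p-1$. The third is an integer, and it is nonnegative exactly when $j\in\Phi$. Elsewhere $x$ is \'etale and $y$ is a unit. So the $\omega_j$, $j\in\Phi$, are holomorphic. They are eigenvectors of $\sigma^*$ with distinct eigenvalues $\zeta^j$, hence independent, and there are $g$ of them. Finally $p-1$, $p-2$ and $\frac{p-1}2$ lie in $\Phi$, with $\lfloor2j/p\rfloor=1,1,0$, and
\[
\frac{\omega_{p-2}}{\omega_{p-1}}=y,\qquad\frac{\omega_{p-1}}{\omega_{(p-1)/2}}=y^{-(p-1)/2}(1-x).\qedhere
\]
\end{proof}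

Irreducibility will come from the fact that $\Phi$ has no multiplicative symmetry. To detect symmetries we take the Fourier transform of its indicator function $1_\Phi$ on $(\mathbb Z/p)^*$. A character $\chi$ of $(\mathbb Z/p)^*$ is \emph{odd} if $\chi(-1)=-1$ and \emph{even} otherwise; there are $\frac{p-1}2$ of each kind. We need one fact: for odd $\chi$,
\[
B_{1,\chi}=\sum_{j=1}^{p-1}\chi(j)\,\frac jp\ne0 .
\]
This follows from $L(1,\bar\chi)=\frac{\pi\sqrt{-1}\,\tau(\bar\chi)}pB_{1,\chi}$, where $\tau$ is the Gauss sum, and $L(1,\bar\chi)\ne0$; see \cite[Ch.~4]{washington}.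

\begin{lemma}\label{lem:stab}
If $u\in(\mathbb Z/p)^*$ and $u\Phi=\Phi$, then $u=1$.
\end{lemma}

\begin{proof}
Let $s=\langle j/p\rangle+\langle2j/p\rangle\in(0,2)$. Then $1_\Phi(j)=\lfloor s\rfloor$ and $\langle s\rangle=\langle3j/p\rangle$, so
\[
1_\Phi(j)=\langle j/p\rangle+\langle2j/p\rangle-\langle3j/p\rangle .
\]
For $a$ prime to $p$, the substitution $k=aj$ gives $\sum_j\chi(j)\langle aj/p\rangle=\bar\chi(a)B_{1,\chi}$. Therefore
\[
S(\chi):=\sum_{j\in\Phi}\chi(j)=\big(1+\bar\chi(2)-\bar\chi(3)\big)B_{1,\chi}.
\]
If $u\Phi=\Phi$, then $S(\chi)=\chi(u)S(\chi)$. So for odd $\chi$ with $\chi(u)\ne1$ we have $1+\bar\chi(2)=\bar\chi(3)$. Then $|1+\bar\chi(2)|=1$, so $\chi(2)$ has real part $-\frac12$; it is a primitive cube root of unity, and $\chi(8)=1$.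

We now count. For $a\in(\mathbb Z/p)^*$ let $o(a)$ be the order of $a$ in $\bar G=(\mathbb Z/p)^*/\{\pm1\}$. The quotient of two odd characters with $\chi(a)=1$ is a character of $\bar G/\langle a\rangle$, so at most $\frac{p-1}{2o(a)}$ odd characters have $\chi(a)=1$. Suppose $u\ne1$. Then $u\ne-1$, since $-\Phi$ is disjoint from $\Phi$, so $o(u)\ge2$ and at least $\frac{p-1}4$ odd characters have $\chi(u)\ne1$. All of them have $\chi(8)=1$, so $\frac{p-1}4\le\frac{p-1}{2o(8)}$ and $o(8)\le2$. Thus $64\equiv\pm1\pmod p$, so $p$ divides $63\cdot65$ and $p\in\{3,5,7,13\}$. This contradicts $p\ge17$.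
\end{proof}

\begin{remark}
Some restriction on $p$ is necessary. For $p=7$ we have $\Phi=\{3,5,6\}=2\Phi$, so Lemma~\ref{lem:stab} fails. For $p=5$ we have $\Phi=\{2,4\}$, and the single ratio $\omega_2/\omega_4$ cannot generate the function field of a curve of genus $2$.
\end{remark}

\section{An irreducible Hodge structure}\label{sec:hodge}

A (rational) \emph{Hodge structure of weight $k$} is a finite-dimensional $\mathbb Q$-vector space $V$ with a decomposition $V_{\mathbb C}=\bigoplus_{a+b=k}V^{a,b}$ such that $\overline{V^{a,b}}=V^{b,a}$. A \emph{morphism} is a $\mathbb Q$-linear map whose complexification preserves the types $(a,b)$. A subspace $M\subset V$ is a \emph{sub-Hodge structure} if $M_{\mathbb C}=\bigoplus(M_{\mathbb C}\cap V^{a,b})$; the image of a morphism $\varphi\colon U\to V$ is one, with $(a,b)$-part $\varphi(U^{a,b})$. A nonzero $V$ is \emph{irreducible} if its only sub-Hodge structures are $0$ and $V$. Let $\mathbf C$ be the operator that acts on $V^{a,b}$ by $(\sqrt{-1})^{a-b}$. A \emph{polarization} is a $(-1)^k$-symmetric bilinear form $Q\colon V\times V\to\mathbb Q$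 such that $Q(V^{a,b},V^{a',b'})=0$ unless $(a',b')=(b,a)$, and $Q(\mathbf Cx,\bar x)>0$ for $0\ne x\in V_{\mathbb C}$. The tensor product of polarizations is a polarization, since a tensor product of positive definite Hermitian forms is positive definite.

If $V$ is polarized and $M\subset V$ is a sub-Hodge structure, then $V=M\oplus M^\perp$ as Hodge structures. Indeed, let $x=\sum x^{a,b}\in M^\perp_{\mathbb C}$. For $m\in M^{b,a}$ we have $Q(x^{a,b},m)=Q(x,m)=0$, and $x^{a,b}$ is orthogonal to the other types in any case; so $M^\perp$ is a sub-Hodge structure. If $x\in M_{\mathbb C}\cap M^\perp_{\mathbb C}$, then $Q(\mathbf Cx,\bar x)=0$ and $x=0$.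

We use these standard facts about smooth projective varieties over $\mathbb C$.
\begin{enumerate}
\item[(H1)] $H^k(Z,\mathbb Q)$ is a Hodge structure of weight $k$ with $(k,0)$-part $H^0(Z,\Omega^k)$, and pullbacks are morphisms that act on $(k,0)$-parts as pullback of forms.
\item[(H2)] If $\pi\colon\tilde Z\to Z$ is birational, the Gysin map $\pi_*\colon H^k(\tilde Z,\mathbb Q)\to H^k(Z,\mathbb Q)$, adjoint to $\pi^*$ under Poincar\'e duality, is a morphism, and $\pi_*\pi^*=\mathrm{id}$.
\item[(H3)] The K\"unneth decomposition is a decomposition of Hodge structures.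
\item[(H4)] For a curve, $Q(\alpha,\beta)=\int\alpha\wedge\beta$ is a polarization of $H^1$.
\end{enumerate}

For $C=C_p$, Lemma~\ref{lem:forms} shows that $\sigma^*$ has eigenvalues $\zeta^j$, $j\in\Phi$, on $H^{1,0}$, hence $\zeta^{-j}$, $j\in\Phi$, on the conjugate space $H^{0,1}$. Since exactly one of $j,-j$ lies in $\Phi$,
\begin{equation}\label{eq:eigen}
H^1(C,\mathbb C)=\bigoplus_{j\in(\mathbb Z/p)^*}H_j,\qquad\dim H_j=1,\qquad\sigma^*=\zeta^j\text{ on }H_j,
\end{equation}
and $H_j$ has type $(1,0)$ if $j\in\Phi$ and type $(0,1)$ otherwise. In particular $\sigma^*$ is annihilated by the $p$-th cyclotomic polynomial, so $\mathbb Q(\zeta_p)$ acts on $H^1(C,\mathbb Q)$ by Hodge endomorphisms.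

Now let $X=C_{p_1}\times\dots\times C_{p_n}$ be as in Theorem~\ref{thm:main}, write $\Phi_i=\Phi_{p_i}$, and let
\[
T=\bigotimes_{i=1}^nH^1(C_{p_i},\mathbb Q)\subset H^n(X,\mathbb Q).
\]
Every other K\"unneth summand of $H^n(X,\mathbb Q)$ has a factor $H^2(C_{p_i},\mathbb Q)$, of type $(1,1)$, and so has no $(n,0)$-part. Hence $T^{n,0}=H^0(X_{\mathbb C},\Omega^n)$.

\begin{proposition}\label{prop:irred}
The Hodge structure $T$ is irreducible.
\end{proposition}

\begin{proof}
We show that the algebra $W$ of Hodge endomorphisms of $T$ is a field. This suffices: $T$ is polarized by (H4), so a sub-Hodge structure $M$ has a complement, the projection onto $M$ is an idempotent of $W$, and a field has only the idempotents $0$ and $1$.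

Let $G=\prod_i(\mathbb Z/p_i)^*$ and let $\sigma_i\in W$ act as $\sigma^*$ on the $i$-th factor. Since the $p_i$ are distinct, $L=\mathbb Q(\zeta_{p_1},\dots,\zeta_{p_n})$ has Galois group $G$ and equals $\bigotimes_i\mathbb Q(\zeta_{p_i})$. So the $\sigma_i$ generate a subfield $K\cong L$ of $W$, of degree $|G|$. By \eqref{eq:eigen},
\[
T_{\mathbb C}=\bigoplus_{t\in G}T_t,\qquad T_t=H_{t_1}\otimes\dots\otimes H_{t_n},
\]
where $T_t$ is the line on which $\sigma_i=\zeta_{p_i}^{t_i}$ for all $i$. It has type $(\rho(t),n-\rho(t))$ with $\rho(t)=\sum_i1_{\Phi_i}(t_i)$.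

The joint eigenvalues are distinct, so the projection $e_t$ onto $T_t$ is a polynomial in the $\sigma_i$ with complex coefficients and lies in $W_{\mathbb C}$. Hence $W_{\mathbb C}=\bigoplus_{t,t'}e_tW_{\mathbb C}e_{t'}$, and each summand is $0$ or the line $\operatorname{Hom}(T_{t'},T_t)$. Let $S$ be the set of pairs $(t,t')$ with nonzero summand. Elements of $W_{\mathbb C}$ preserve types, so $\rho(t)=\rho(t')$ for $(t,t')\in S$. This alone is a weak condition; it becomes strong because $W_{\mathbb C}$ is defined over $\mathbb Q$. Given $s\in G$, extend the corresponding element of $\operatorname{Gal}(L/\mathbb Q)$ to a field automorphism $\alpha$ of $\mathbb C$, so that $\alpha(\zeta_{p_i})=\zeta_{p_i}^{s_i}$ for all $i$. The semilinear map $1\otimes\alpha$ of $T\otimes\mathbb C$ commutes with the $\sigma_i$, so it maps $T_t$ to $T_{st}$. Conjugation by it sends $cw$ to $\alpha(c)w$ for $c\in\mathbb C$, $w\in W$, so it preserves $W_{\mathbb C}$. Thus $S$ is stable under $(t,t')\mapsto(st,st')$.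

Let $(t,t')\in S$ and $u=t't^{-1}$. Then $\rho(st)=\rho(st')$ for all $s\in G$, that is,
\[
\sum_i\big(1_{\Phi_i}(s_iu_i)-1_{\Phi_i}(s_i)\big)=0\qquad\text{for all }s\in G .
\]
The $i$-th summand depends only on $s_i$, and the $s_i$ vary independently, so each summand is constant; its sum over $s_i$ is $0$, so the constant is $0$. Hence $u_i\Phi_i=\Phi_i$, and $u_i=1$ by Lemma~\ref{lem:stab}. So $S$ is contained in the diagonal, $\dim_{\mathbb Q}W\le|G|=[K:\mathbb Q]$, and $W=K$.
\end{proof}

\section{Subfields of finite index and the proof of Theorem~\ref{thm:main}}\label{sec:end}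

Let $F=\mathbb Q(X)$ be the field of Theorem~\ref{thm:main}. For $J=(j_1,\dots,j_n)\in\prod_i\Phi_i$ let $\omega_J\in\Gamma(F)$ be the wedge product of the pullbacks of the forms $\omega_{j_i}$ on $C_{p_i}$. These forms are nonzero and defined over $\mathbb Q$; in particular $p_g(F)>0$.

\begin{proposition}\label{prop:pg0}
If $E\subsetneq F$ is a subfield with $[F:E]<\infty$, then $p_g(E)=0$. Consequently $\operatorname{Tr}_{F/E}\eta=0$ for every $\eta\in H^0(X,\Omega^n)$.
\end{proposition}

\begin{proof}
Suppose $\Gamma(E)\ne0$, and let $Y$ be a model of $E$. The inclusion $E\subset F$ defines a rational map from $X$ to $Y$. Resolving the closure of its graph by Hironaka's theorem, we get a model $\tilde X$ of $F$ with a birational morphism $\pi\colon\tilde X\to X$ and a morphism $f\colon\tilde X\to Y$ inducing $E\subset F$. After base change to $\mathbb C$ these varieties remain integral, because $E\otimes\mathbb C\subset F\otimes\mathbb C$ are domains. Consider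
\[
\varphi\colon H^n(Y,\mathbb Q)\xrightarrow{\ f^*\ }H^n(\tilde X,\mathbb Q)\xrightarrow{\ \pi_*\ }H^n(X,\mathbb Q)\longrightarrow T,
\]
where the last map is the K\"unneth projection. By (H1)--(H3) this is a morphism of Hodge structures; let $M$ be its image.

We compute $M^{n,0}$. By flat base change and Lemma~\ref{lem:holo}(a), the $(n,0)$-parts of $H^n$ of $Y$, $\tilde X$ and $X$ are $\Gamma(E)\otimes\mathbb C$, $\Gamma(F)\otimes\mathbb C$ and $\Gamma(F)\otimes\mathbb C$. In these terms $f^*$ is the inclusion and $\pi^*$ is the identity; then $\pi_*$ is the identity too, by (H2). The K\"unneth projection is the identity on $T^{n,0}=H^{n,0}(X)$. So $M^{n,0}=\Gamma(E)\otimes\mathbb C\ne0$ inside $T^{n,0}=\Gamma(F)\otimes\mathbb C$. By Proposition~\ref{prop:irred}, $M=T$, and comparing dimensions of $(n,0)$-parts gives $\Gamma(E)=\Gamma(F)$.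

Thus all $\omega_J$ lie in the one-dimensional $E$-vector space $\Omega^n_E$, and their ratios lie in $E$. If $J$ and $J'$ differ only in the $i$-th entry, then $\omega_J/\omega_{J'}=\omega_{j_i}/\omega_{j'_i}$, so Lemma~\ref{lem:forms} gives $x_i,y_i\in E$ for all $i$. Hence $E=F$, a contradiction. The last assertion follows from Lemma~\ref{lem:holo}.
\end{proof}

\begin{remark}
The proposition fails if two primes coincide. Let $X=C_p\times C_p$, let $\iota$ exchange the factors, and let $\omega,\omega'$ be independent holomorphic forms on $C_p$. The nonzero form $\mathrm{pr}_1^*\omega\wedge\mathrm{pr}_2^*\omega'-\mathrm{pr}_1^*\omega'\wedge\mathrm{pr}_2^*\omega$ is $\iota$-invariant, so by Lemma~\ref{lem:holo}(b) the fixed field of $\iota$ has $p_g>0$.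
\end{remark}

Subfields of infinite index cause no new difficulty.

\begin{lemma}\label{lem:enlarge}
Let $F/\mathbb Q$ be finitely generated. Every proper subfield $L$ of $F$ is contained in a proper subfield $E$ with $[F:E]<\infty$.
\end{lemma}

\begin{proof}
If $F/L$ is algebraic, it is finite, being finitely generated; take $E=L$. Otherwise let $z_1,\dots,z_l$ be a transcendence basis of $F/L$ and put $E=L(z_1^2,z_2,\dots,z_l)$. Then $F/E$ is algebraic and finitely generated, hence finite, and $E\subsetneq L(z_1,\dots,z_l)\subset F$.
\end{proof}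

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The field $F$ is algebraic over $\mathbb Q(x_1,\dots,x_n)$, the function field of $(\mathbf P^1)^n$, so it has transcendence degree $n$. Suppose $F=F_1+\dots+F_m$ with proper subfields $F_i$. By Lemma~\ref{lem:enlarge} we may enlarge each $F_i$ to a proper subfield of finite index, and the sum is still $F$. Theorem~\ref{thm:genus} and Proposition~\ref{prop:pg0} give $p_g(F)\le\sum_ip_g(F_i)=0$, whereas $p_g(F)>0$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{source}
\emph{1 Introduction},
\texttt{https://www.x-mol.com/paperRedirect/1260466713425715200}.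

\bibitem{washington}
Washington, \emph{Introduction to Cyclotomic Fields}.

\end{thebibliography}
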